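\title{Geodesically conjugate compact 2-step nilmanifolds are isometric}

\begin{abstract}
We prove that two compact 2-step Riemannian nilmanifolds are isometric as soon as their geodesic flows are conjugate by a homeomorphism of the unit tangent bundles. In particular, the known rigidity theorem for $C^1$ conjugacies that are symplectomorphisms holds without the symplectic hypothesis. Asymptotic speeds of geodesics determine the isomorphism of fundamental groups up to a shear $S$. Geodesics whose direction turns slowly then exhibit $S$ as the derivative of a function on a sphere, and the linear part of this function shows that the shear is an inner automorphism.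
\end{abstract}

\section{The question and the results}\label{sec:intro}

Let $M$ be a compact Riemannian manifold, $SM\subset TM$ its unit tangent bundle, and $g^t$ its geodesic flow: $g^tv=\dot c(t)$, where $c$ is the geodesic with $\dot c(0)=v$. We write $g^t$ for the geodesic flow of every manifold, and a star marks the objects of a second manifold $M^*$; it never denotes a dual space. For $0\le k\le\infty$, a \emph{$C^k$ geodesic conjugacy} is a homeomorphism $F:SM\to SM^*$ of class $C^k$ with $F\circ g^t=g^t\circ F$ for all $t\in\mathbb{R}$.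

The differential of an isometry is a $C^\infty$ geodesic conjugacy. A general conjugacy ignores the fibers of $SM\to M$ and remembers only the flow with its time parameter, so the converse question is how much of the metric the flow remembers. The time parameter cannot be given up: if $M^*$ is $M$ with the metric multiplied by $\lambda^2$, then $v\mapsto v/\lambda$ carries orbits to orbits.

To compare symplectic structures one works on the slit tangent bundle. A \emph{$C^1$ geodesic conjugacy} $F':TM-\{0\}\to TM^*-\{0\}$ is a $C^1$ homeomorphism that commutes with $g^t$ and restricts to a $C^1$ geodesic conjugacy $F:SM\to SM^*$. Every $C^1$ conjugacy $F$ of unit tangent bundles has such an extension, for example $F'(v)=|v|\,F(v/|v|)$. The map $F'$ is a \emph{symplectomorphism} if $F'^*\Omega^*=\Omega$, where $\Omega$ and $\Omega^*$ are the canonical symplectic forms on $TM$ and $TM^*$.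

Let $N$ be a connected, simply connected Lie group that is \emph{2-step nilpotent}, that is, $[N,N]$ lies in the center of $N$; abelian groups are allowed. Let $\Gamma\subset N$ be a discrete subgroup with $\Gamma\backslash N$ compact. A left invariant metric on $N$ descends to $\Gamma\backslash N$, and the quotient with such a metric is a \emph{compact 2-step Riemannian nilmanifold}. For abelian $N$ it is a flat torus.

It is known that two compact 2-step Riemannian nilmanifolds are isometric if there is a $C^1$ geodesic conjugacy $F'$ between them that is also a symplectomorphism. The problem posed in \cite{Zbl} is whether the conclusion remains valid when $F'$ is not assumed to be a symplectomorphism. The answer is yes.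

\begin{theorem}\label{thm:A}
Let $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ be compact 2-step Riemannian nilmanifolds and let $F':T(\Gamma\backslash N)-\{0\}\to T(\Gamma^*\backslash N^*)-\{0\}$ be a $C^1$ geodesic conjugacy, not assumed to be a symplectomorphism. Then $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ are isometric.
\end{theorem}

Differentiability can be dropped as well, and the isometry can be related to the conjugacy. If $N$ is nonabelian, then $\dim N\ge3$, so $SN$ and $SN^*$ are the universal covers of the unit tangent bundles of the quotients. A lift $\tilde F:SN\to SN^*$ of a conjugacy $F$ satisfies $\tilde F\circ\gamma=\varphi(\gamma)\circ\tilde F$ for an isomorphism $\varphi:\Gamma\to\Gamma^*$, which we call \emph{induced by $F$}; another lift changes $\varphi$ by conjugation with an element of $\Gamma^*$. An isometry $\Gamma\backslash N\to\Gamma^*\backslash N^*$ \emph{induces} $\varphi$ if it has a lift $I:N\to N^*$ with $I(\gamma n)=\varphi(\gamma)I(n)$.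

\begin{theorem}\label{thm:B}
Let $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ be compact 2-step Riemannian nilmanifolds and let $F:S(\Gamma\backslash N)\to S(\Gamma^*\backslash N^*)$ be a homeomorphism with $F\circ g^t=g^t\circ F$ for all $t$. Then $\Gamma\backslash N$ and $\Gamma^*\backslash N^*$ are isometric. If $N$ is nonabelian, the isomorphism $\Gamma\to\Gamma^*$ induced by $F$ is induced by an isometry. Hence, for compact 2-step Riemannian nilmanifolds, being $C^0$ conjugate, being $C^k$ conjugate $(0\le k\le\infty)$ and being isometric are equivalent.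
\end{theorem}

The symplectic hypothesis is a true restriction on the map, and $F$ itself need not come from an isometry.

\begin{example}\label{ex:nonsymplectic}
On a flat torus $M=\mathbb{R}^2/\Gamma$ we have $TM=M\times\mathbb{R}^2$, $g^t(x,X)=(x+tX,X)$ and $\Omega=dx_1\wedge dX_1+dx_2\wedge dX_2$. For every smooth $b:S^1\to\mathbb{R}^2$ the map $F'(x,X)=(x+b(X/|X|),X)$ is a smooth conjugacy of $M$ with itself, and $F'^*\Omega=\Omega+db_1\wedge dX_1+db_2\wedge dX_2$. For $b_1=X_2/|X|$ and $b_2=0$ the extra term is $X_1^2|X|^{-3}\,dX_2\wedge dX_1\ne0$.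
\end{example}

So a conjugacy may move each family of parallel geodesics by a displacement of its own. What remains rigid is the action on the fundamental group, and the isometry has to be built from it. The proof does this in four steps.

\begin{enumerate}
\item The isomorphism $\varphi$ extends to an isomorphism of Lie groups $N\to N^*$, and $\tilde F$ moves base points by $\varphi$ up to a bounded displacement. Bounded displacements do not affect asymptotic velocities. This settles flat tori (Section~\ref{sec:tori}) and in general reduces the problem to $N^*=N$ with $\varphi$ a shear $X\mapsto X+SX$ into the derived algebra (Sections~\ref{sec:geodesics} and~\ref{sec:reduction}). It remains to show that the shear is an inner automorphism.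
\item Geodesics orthogonal to the derived algebra show that $SX=[\xi(X),X]$ with $\xi(X)$ depending on $X$. This is all that they can show (Section~\ref{sec:horizontal}).
\item Nearby geodesics turn slowly and thereby compare different directions $X$. They produce a single $\eta$ with $SX=[\eta,X]$, provided one error term is $o(\varepsilon)$. For $C^1$ conjugacies this is immediate, and Theorem~\ref{thm:A} follows (Section~\ref{sec:slow}).
\item For continuous conjugacies the estimate is extracted from the geodesic equations (Section~\ref{sec:C0}).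
\end{enumerate}
Section~\ref{sec:mls} explains why the marked length spectrum cannot replace the conjugacy. Theorem~\ref{thm:A} is contained in Theorem~\ref{thm:B}; we prove it separately because this takes a few lines and shows what the last step must replace. Only the restriction of $F'$ to the unit tangent bundle is ever used.

Throughout, $M=\Gamma\backslash N$, $M^*=\Gamma^*\backslash N^*$ and $F:SM\to SM^*$ is a $C^0$ conjugacy. Since $\dim SM=2\dim N-1$, invariance of domain gives $\dim N=\dim N^*=d$.

\section{Flat tori}\label{sec:tori}

The abelian case shows the first step in its simplest form.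

\begin{proposition}\label{prop:tori}
If $M=\mathbb{R}^d/\Gamma$ and $M^*=\mathbb{R}^d/\Gamma^*$ are flat tori and $F:SM\to SM^*$ is a $C^0$ conjugacy, then $M$ and $M^*$ are isometric.
\end{proposition}

\begin{proof}
If $d=1$, each of $SM$ and $SM^*$ consists of two closed orbits whose period is the length of the circle. Conjugate orbits have the same period, so the lengths agree.

Let $d\ge2$, write $SM=M\times S^{d-1}$ and let $\pi^*:SM^*\to M^*$ be the projection. For a unit vector $X$, lift the map $M\to M^*$, $y\mapsto\pi^*F(y,X)$, to a continuous map $x'_X:\mathbb{R}^d\to\mathbb{R}^d$. Then $x'_X(x+\gamma)=x'_X(x)+\psi(\gamma)$ for a homomorphism $\psi:\Gamma\to\Gamma^*$. Along a path in $S^{d-1}$ the lifts can be chosen to vary continuously, and $\psi(\gamma)$ lies in the discrete set $\Gamma^*$. As $S^{d-1}$ is connected, $\psi$ does not depend on $X$. Let $A$ be the linear map of $\mathbb{R}^d$ extending $\psi$. The function $x'_X(x)-Ax$ is continuous and $\Gamma$-periodic, hence bounded.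

Since $F$ commutes with the flows, $t\mapsto x'_X(tX)$ is a straight line with a unit velocity vector $X'$. Therefore
\[
X'=\lim_{t\to\infty}\frac{x'_X(tX)}{t}=\lim_{t\to\infty}\frac{A(tX)}{t}=AX .
\]
Thus $|AX|=1$ for all unit vectors $X$, and $A$ is a linear isometry with $A\Gamma\subset\Gamma^*$. The index of $A\Gamma$ in $\Gamma^*$ is $\operatorname{vol}M/\operatorname{vol}M^*$, so $\operatorname{vol}M\ge\operatorname{vol}M^*$. The same argument for $F^{-1}$ gives the opposite inequality. Hence $A\Gamma=\Gamma^*$, and $A$ descends to an isometry.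
\end{proof}

\section{Lattices and geodesics in 2-step nilpotent groups}\label{sec:geodesics}

Let $\mathfrak{n}$ be the Lie algebra of $N$, with the inner product given by the metric; $\exp:\mathfrak{n}\to N$ is a diffeomorphism. Put
\[
\mathfrak{z}=[\mathfrak{n},\mathfrak{n}],\qquad \mathfrak{v}=\mathfrak{z}^\perp,\qquad m=\dim\mathfrak{v}.
\]
The subspace $\mathfrak{z}$ is central but may be smaller than the center. We need it to be spanned by brackets, $\mathfrak{z}=[\mathfrak{v},\mathfrak{v}]$, in Lemmas~\ref{lem:lattice} and~\ref{lem:constant}. If $N$ is nonabelian, then $m\ge2$ and $\dim\mathfrak{z}\ge1$, so $d\ge3$. We call $\mathfrak{v}$ horizontal and $\mathfrak{z}$ vertical. For $Z\in\mathfrak{z}$ define $J(Z):\mathfrak{v}\to\mathfrak{v}$ by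
\[
\langle J(Z)X,Y\rangle=\langle Z,[X,Y]\rangle\qquad(X,Y\in\mathfrak{v}).
\]
The map $J(Z)$ is skew-symmetric and linear in $Z$; fix $K$ with $\|J(Z)\|\le K|Z|$.

The Baker--Campbell--Hausdorff formula reduces to $\exp u\,\exp w=\exp(u+w+\frac12[u,w])$ for $u,w\in\mathfrak{n}$. Applying it repeatedly gives
\begin{equation}\label{eq:group}
\exp u\,\exp w\,\exp(-u)=\exp(w+[u,w]),\qquad \exp u\,\exp w\,\exp(-u)\exp(-w)=\exp[u,w],
\end{equation}
so that $\operatorname{Ad}(\exp u)=\operatorname{Id}+\operatorname{ad}u$. For a curve $n(t)=\exp(x(t)+z(t))$ with $x\in\mathfrak{v}$, $z\in\mathfrak{z}$, differentiating $n(t)^{-1}n(s)$ at $s=t$ gives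
\begin{equation}\label{eq:logder}
n^{-1}\dot n=\dot x+\dot z-\tfrac12[x,\dot x].
\end{equation}
The map $\exp(x+z)\mapsto x$ is a homomorphism from $N$ onto the additive group $\mathfrak{v}$, with kernel $\exp\mathfrak{z}$. In the coordinates $(x,z)$, left and right translations have the form $(x,z)\mapsto(x+x_0,\,z+z_0\pm\frac12[x_0,x])$, with Jacobian $1$. So Lebesgue measure is invariant on both sides, and it descends to a probability measure $\mu$ on $\Gamma\backslash N$ that is invariant under right translations.

\begin{lemma}\label{lem:lattice}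
Let $L\subset\mathfrak{v}$ be the image of $\Gamma$ and let $\Lambda=\{z\in\mathfrak{z}:\exp z\in\Gamma\}$.
\begin{enumerate}
\item[(a)] The brackets $[u,w]$ with $u,w\in\log\Gamma$ span $\mathfrak{z}$. In particular, $N$ is abelian if and only if $\Gamma$ is abelian.
\item[(b)] $\Lambda$ is a lattice in $\mathfrak{z}$ and $L$ is a lattice in $\mathfrak{v}$.
\end{enumerate}
\end{lemma}

\begin{proof}
First, $L$ spans $\mathfrak{v}$. Otherwise a nonzero linear functional $\ell$ on $\mathfrak{v}$ vanishes on $L$, and $\exp(x+z)\mapsto\ell(x)$ descends to a continuous surjection from the compact space $\Gamma\backslash N$ onto $\mathbb{R}$. A bracket depends only on the $\mathfrak{v}$-components of its entries, so the brackets in (a) span $[\mathfrak{v},\mathfrak{v}]=\mathfrak{z}$. By \eqref{eq:group}, $\Gamma$ is abelian exactly when all of them vanish.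

The group $\Lambda$ is discrete, and by \eqref{eq:group} it contains the brackets in (a), so it is a lattice in $\mathfrak{z}$. Suppose $L$ is not discrete, so that there are distinct $x_i\in L$ with $x_i\to0$. Choose $\exp(x_i+z_i)\in\Gamma$. Multiplying by elements of $\exp\Lambda$ we may take all $z_i$ in a compact fundamental domain of $\Lambda$. This puts infinitely many elements of $\Gamma$ in a compact set, which is impossible for a discrete subgroup. So $L$ is discrete and spans $\mathfrak{v}$.
\end{proof}

Trivialize $TN=N\times\mathfrak{n}$ by left translations. Let $\Sigma$ and $\Sigma_0$ be the unit spheres of $\mathfrak{n}$ and $\mathfrak{v}$. Then $SN=N\times\Sigma$, a point of $SN$ is written $(n,X,Z)$ with $X\in\mathfrak{v}$, $Z\in\mathfrak{z}$, $|X|^2+|Z|^2=1$, and $\Gamma$ acts by $\gamma(n,X,Z)=(\gamma n,X,Z)$. For left invariant fields the Koszul formula gives $\langle\nabla_uu,w\rangle=-\langle u,[u,w]\rangle$. Hence $n(t)$ is a geodesic if and only if $u=n^{-1}\dot n$ satisfies the Euler--Arnold equation $\langle\dot u,w\rangle=\langle u,[u,w]\rangle$ for all $w\in\mathfrak{n}$.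 For $u=X+Z$ and $w=Y+W$ the right side is $\langle J(Z)X,Y\rangle$. With \eqref{eq:logder}, a geodesic $n=\exp(x+z)$ satisfies
\begin{equation}\label{eq:geodesic}
\dot Z=0,\qquad \dot X=J(Z)X,\qquad \dot x=X,\qquad \dot z=Z+\tfrac12[x,X].
\end{equation}
This is where the 2-step hypothesis enters: $Z$ is constant, $X(t)=e^{tJ(Z)}X(0)$ moves by a one-parameter group of rotations, and $X-J(Z)x$ is constant.

The next lemma says that horizontal lines are the fastest way to travel in $\mathfrak{v}$, while vertical lines are the \emph{slowest} way to climb in $\mathfrak{z}$ over a bounded region of $\mathfrak{v}$.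

\begin{lemma}\label{lem:drift}
Let $n(t)=\exp(x(t)+z(t))$ be a unit speed geodesic with velocity $X(t)+Z$.
\begin{enumerate}
\item[(a)] The limit $D=\lim_{t\to\infty}x(t)/t$ exists and $|D|\le1$. If $|D|=1$, then $Z=0$. If $Z=0$, then $D=X$.
\item[(b)] If $x(t)$ is bounded and $z(t)/t\to W$ as $t\to\infty$, then $\langle W,Z\rangle=\frac12(1+|Z|^2)$ and $|W|\ge1$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Write $X(0)=X_0+X_1$ with $X_0\in\ker J(Z)$ and $X_1\perp\ker J(Z)$. The skew map $J(Z)$ preserves $(\ker J(Z))^\perp$ and is invertible there, so $x(t)=x(0)+tX_0+J(Z)^{-1}(e^{tJ(Z)}-1)X_1$, and the last term is bounded. Hence $D=X_0$ and $|D|^2\le|X|^2=1-|Z|^2$. If $Z=0$, then $X_0=X(0)$.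

(b) Pair the last equation in \eqref{eq:geodesic} with $Z$ and write $J(Z)x=X-c$ with $c$ constant:
\[
\langle\dot z,Z\rangle=|Z|^2+\tfrac12\langle J(Z)x,X\rangle=|Z|^2+\tfrac12|X|^2-\tfrac12\langle c,\dot x\rangle .
\]
Here $|X|^2=1-|Z|^2$ is constant. Average over $[0,t]$ and let $t\to\infty$. The left side tends to $\langle W,Z\rangle$, and the last term tends to $0$ because $x$ is bounded. This gives the identity. Its right side is positive, so $Z\ne0$, and $|W||Z|\ge\frac12(1+|Z|^2)\ge|Z|$.
\end{proof}

\begin{example}[Heisenberg group]\label{ex:heis}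
Let $X_1,X_2,Z_1$ be an orthonormal basis of $\mathfrak{n}$ with $[X_1,X_2]=Z_1$. Identify $\mathfrak{v}$ with $\mathbb{C}$ by $X_1=1$, $X_2=i$. Then $J(Z_1)X_1=X_2$ and $J(Z_1)X_2=-X_1$, so $J(cZ_1)$ is multiplication by $ic$. For $c=0$ the curve $x(t)$ is a line traversed with unit speed. For $0<|c|<1$ it is a circle of radius $\sqrt{1-c^2}/|c|$; the function $\dot z$ is periodic, and by Lemma~\ref{lem:drift}(b) its mean is $\frac{1+c^2}{2c}Z_1$, of norm greater than $1$. For $|c|=1$ the geodesic is a vertical line. For small $c=\varepsilon$ the geodesic looks like a horizontal line for times much smaller than $1/\varepsilon$, and its direction turns through the angle $r$ in time $r/\varepsilon$.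
\end{example}

\section{Reduction to a shear}\label{sec:reduction}

If $d\le2$, both groups are abelian. If $d\ge3$, the sphere $\Sigma$ is simply connected, so $N\times\Sigma$ is the universal cover of $SM$ with deck group $\Gamma$, and likewise for $M^*$. Then $\Gamma\cong\Gamma^*$, and by Lemma~\ref{lem:lattice}(a) the groups $N$ and $N^*$ are both abelian or both nonabelian. Proposition~\ref{prop:tori} settles the first case. \emph{From now on $N$ and $N^*$ are nonabelian.}

Lift $F$ to a homeomorphism $\tilde F:SN\to SN^*$, with induced isomorphism $\varphi:\Gamma\to\Gamma^*$. The lift commutes with the flows, because $t\mapsto\tilde Fg^tv$ and $t\mapsto g^t\tilde Fv$ are lifts of the same path with the same initial point. Malcev's theorem \cite[Thm.~2.11]{Rag} states that an isomorphism between cocompact discrete subgroups of simply connected nilpotent Lie groups extends to an isomorphism of the Lie groups. We write $\varphi:N\to N^*$ for the extension, which plays the role of the linear map in Section~\ref{sec:tori}. Its differential $\varphi_*$ maps $\mathfrak{z}$ onto $\mathfrak{z}^*$,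 so
\[
\varphi_*(X+Z)=AX+SX+BZ,\qquad A:\mathfrak{v}\to\mathfrak{v}^*,\quad S:\mathfrak{v}\to\mathfrak{z}^*,\quad B:\mathfrak{z}\to\mathfrak{z}^*,
\]
with $A$ and $B$ bijective. We measure $\tilde F$ against $\varphi$ by writing
\begin{equation}\label{eq:lift}
\tilde F(n,X,Z)=(\varphi(n)h,\,X',\,Z'),\qquad h=\exp(p+q),\quad p\in\mathfrak{v}^*,\quad q\in\mathfrak{z}^*.
\end{equation}
Replacing $n$ by $\gamma n$ multiplies both the base point and $\varphi(n)$ on the left by $\varphi(\gamma)$. Hence $p,q,X',Z'$ are continuous $\Gamma$-invariant functions of $(n,X,Z)$, that is, continuous functions on the compact space $\Gamma\backslash N\times\Sigma$. They are bounded and uniformly continuous; this is the main use of compactness. Although $F$ is only continuous, these functions are smooth along each orbit: if $n(t)$ and $n'(t)$ are the base curves of $g^tv$ and $\tilde Fg^tv=g^t\tilde Fv$, both are geodesics and $h(t)=\varphi(n(t))^{-1}n'(t)$.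

\begin{proposition}\label{prop:AB}
The maps $A$ and $B$ are linear isometries, and $Z=0$ implies $Z'=0$ and $X'=AX$.
\end{proposition}

\begin{proof}
Let $n(t)=\exp(x+z)$ and $n'(t)=\exp(x'+z')$ be as above. Taking $\mathfrak{v}^*$-coordinates is a homomorphism, so $x'=Ax+p$ with $p$ bounded, and $\lim x'(t)/t=A\lim x(t)/t$. If $Z=0$ and $|X|=1$, the right side is $AX$, and Lemma~\ref{lem:drift}(a) for $n'(t)$ gives $|AX|\le1$. The map $\tilde F^{-1}$ lifts $F^{-1}$ and induces $\varphi^{-1}$, whose blocks on $\mathfrak{v}^*$ and $\mathfrak{z}^*$ are $A^{-1}$ and $B^{-1}$. So $A^{-1}$ does not increase norms either, and $A$ is an isometry. Now for $Z=0$ the limit $\lim x'(t)/t=AX$ has norm $1$, and Lemma~\ref{lem:drift}(a) gives $Z'=0$ and $X'=AX$.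

Next let $X=0$ and $|Z|=1$. Then $n(t)=n\exp(tZ)$ and $n'(t)=\varphi(n)h(t)\exp(tBZ)$, as $\exp(tBZ)$ is central. Since $\varphi(n)h(t)$ stays in a compact set, $x'(t)$ is bounded and $z'(t)/t\to BZ$. Lemma~\ref{lem:drift}(b) gives $|BZ|\ge1$. The same argument for $\tilde F^{-1}$ shows that $B^{-1}$ does not decrease norms, so $B$ is an isometry.
\end{proof}

Let $\Psi=A\oplus B:\mathfrak{n}\to\mathfrak{n}^*$. It is a linear isometry, and it is an isomorphism of Lie algebras, because for $X,Y\in\mathfrak{v}$
\[
[AX,AY]=[\varphi_*X,\varphi_*Y]=\varphi_*[X,Y]=B[X,Y].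
\]
The corresponding group isomorphism $\Psi:N\to N^*$ is an isometry of the left invariant metrics. Replace $M^*$ by the isometric manifold $\Psi^{-1}(\Gamma^*)\backslash N$, the lift $\tilde F$ by its composition with the smooth map $d\Psi^{-1}$, and $\varphi$ by $\Psi^{-1}\circ\varphi$. The regularity of $F$ is unchanged, and we are in the following \emph{reduced setting}: $N^*=N$ with the same metric, $\Gamma^*=\varphi(\Gamma)$,
\begin{equation}\label{eq:shear}
\varphi_*(X+Z)=X+SX+Z\quad\text{with } S:\mathfrak{v}\to\mathfrak{z}\text{ linear},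
\end{equation}
and
\begin{equation}\label{eq:horizontal}
Z=0\quad\Longrightarrow\quad Z'=0\ \text{ and }\ X'=X .
\end{equation}
Every linear $S$ defines an automorphism by \eqref{eq:shear}, since $[X+SX,Y+SY]=[X,Y]$. The following lemma names the goal.

\begin{lemma}\label{lem:inner}
If there is $\eta\in\mathfrak{v}$ with $SX=[\eta,X]$ for all $X\in\mathfrak{v}$, then $M$ and $M^*$ are isometric by an isometry that induces $\varphi$, in the reduced and in the original setting.
\end{lemma}

\begin{proof}
Put $a=\exp\eta$. Then $\varphi_*=\operatorname{Id}+\operatorname{ad}\eta=\operatorname{Ad}(a)$, so $\varphi(n)=ana^{-1}$. The left translation $L_a$ is an isometry of $N$ with $L_a(\gamma n)=\varphi(\gamma)L_a(n)$, so it descends to an isometry $\Gamma\backslash N\to\varphi(\Gamma)\backslash N$ inducing $\varphi$. In the original setting $I(n)=\Psi(an)$ satisfies $I(\gamma n)=\Psi(\varphi(\gamma))I(n)$, and $\Psi\circ\varphi$ is the original isomorphism.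
\end{proof}

For $d=3$ the proof ends here: then $m=2$, $\dim\mathfrak{z}=1$, and $\eta\mapsto\operatorname{ad}\eta$ is an injective linear map $\mathfrak{v}\to\operatorname{Hom}(\mathfrak{v},\mathfrak{z})$ between spaces of dimension $2$. If $\dim\mathfrak{z}\ge2$, the maps $\operatorname{ad}\eta$ form a proper subspace of $\operatorname{Hom}(\mathfrak{v},\mathfrak{z})$, and more information about $F$ is needed.

\section{Horizontal geodesics}\label{sec:horizontal}

We differentiate $n'(t)=\varphi(n(t))h(t)$ along an orbit. By the product rule, \eqref{eq:group} and \eqref{eq:logder},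
\[
X'+Z'=\operatorname{Ad}(h^{-1})\varphi_*(X+Z)+h^{-1}\dot h=X+SX+Z-[p,X]+\dot p+\dot q-\tfrac12[p,\dot p].
\]
The horizontal and vertical components are the two equations on which the rest of the proof relies:
\begin{align}
\dot p&=X'-X,\label{eq:E1}\\
Z'-Z&=SX-[p,X]+\dot q-\tfrac12[p,\dot p].\label{eq:E2}
\end{align}

Take an orbit with $Z=0$ and $X\in\Sigma_0$. Its base curve is $n\exp(tX)$, and $X$ is constant. By \eqref{eq:horizontal} and \eqref{eq:E1}, $p$ is constant along the orbit:
\begin{equation}\label{eq:invariant}
p(n\exp(tX),X,0)=p(n,X,0).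
\end{equation}
Then \eqref{eq:E2} says that $\dot q=[p,X]-SX$ is constant, and this constant is $0$ because $q$ is bounded. So $[p(n,X,0),X]=SX$ for all $n$. To remove the base point, average over it and put
\[
\xi(X)=\int p(n,X,0)\,d\mu(n)\qquad(X\in\Sigma_0).
\]
The map $\xi:\Sigma_0\to\mathfrak{v}$ is continuous, and
\begin{equation}\label{eq:xi}
[\xi(X),X]=SX\qquad(X\in\Sigma_0).
\end{equation}
Thus $S$ is inner one direction at a time. The next example shows that this is weaker than the hypothesis of Lemma~\ref{lem:inner}, and that horizontal geodesics alone cannot close the gap.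

\begin{example}[Quaternionic Heisenberg group]\label{ex:quat}
Let $\mathfrak{v}=\mathbb{H}$ and $\mathfrak{z}=\operatorname{Im}\mathbb{H}$ with the standard inner products, and define the bracket by $\langle Z,[X,Y]\rangle=\langle ZX,Y\rangle$, so that $J(Z)X=ZX$. The structure constants in the standard basis are integers, so $\Gamma=\{\exp(x+z):x\in\mathbb{Z}^4,\ z\in\frac12\mathbb{Z}^3\}$ is a cocompact discrete subgroup. For $|X|=1$ and $Z,W\in\mathfrak{z}$ we have $\langle Z,[X,WX]\rangle=\langle ZX,WX\rangle=\langle Z,W\rangle$, that is, $[X,WX]=W$. Hence for \emph{every} linear $S$ the continuous map $\xi(X)=-(SX)X$ solves \eqref{eq:xi}. The space of all $S$ has dimension $12$, and the maps $\operatorname{ad}\eta$ form a subspace of dimension at most $4$. Moreover, for any continuous solution $\xi$ of \eqref{eq:xi} the $\varphi$-equivariant homeomorphism $(n,X,0)\mapsto(\varphi(n)\exp\xi(X),X,0)$ of the invariant set $\{Z=0\}$ commutes with the flow, because by \eqref{eq:group}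
\[
\varphi(n\exp tX)\exp\xi=\varphi(n)\exp\xi\,\exp(tX+tSX-t[\xi,X])=\varphi(n)\exp\xi\,\exp(tX).
\]
So the flows on $\{Z=0\}$ are conjugate over every shear.
\end{example}

\section{Slowly turning geodesics}\label{sec:slow}

On $\{Z=0\}$ the direction $X$ is constant, so nothing relates $\xi(X)$ to $\xi(Y)$ for $X\ne Y$. On an orbit with $Z=\varepsilon Z_0$ the vector $X$ turns by a definite amount in time of order $1/\varepsilon$, while the orbit stays close to $\{Z=0\}$. One would like to integrate \eqref{eq:E1} over such a time, but this requires $X'-X$ with an error $o(\varepsilon)$, and even for smooth $F$ we know only $X'-X=O(\varepsilon)$. One component of $X'-X$ is better. Expanding $|X'|^2=|X+(X'-X)|^2$ and using $|X|^2+|Z|^2=1=|X'|^2+|Z'|^2$, we get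
\begin{equation}\label{eq:square}
2\langle X,X'-X\rangle=|Z|^2-|Z'|^2-|X'-X|^2 ,
\end{equation}
in which every term on the right is a square of a small quantity. Here it is used that $F$ maps unit vectors to unit vectors. So we follow the scalar $\langle X,p\rangle$. By \eqref{eq:geodesic} and \eqref{eq:E1},
\begin{equation}\label{eq:Xp}
\frac{d}{dt}\langle X,p\rangle=\langle J(Z)X,p\rangle+\langle X,X'-X\rangle .
\end{equation}
The first term has order $\varepsilon$ and carries exactly the map $S$: for $X\in\Sigma_0$, by \eqref{eq:xi},
\begin{equation}\label{eq:JS}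
\langle J(Z_0)X,\xi(X)\rangle=\langle Z_0,[X,\xi(X)]\rangle=-\langle Z_0,SX\rangle .
\end{equation}
Accordingly, define the continuous function
\[
f(X)=\langle X,\xi(X)\rangle\qquad(X\in\Sigma_0).
\]
It is the component of $\xi(X)$ along $X$, about which \eqref{eq:xi} says nothing. As a test, let $\varphi$ be conjugation by $a=\exp\eta$ and $\tilde F=dL_a\circ g^s$. Then $\tilde F(n,X,0)=(\varphi(n)\,a\exp(sX),X,0)$, so $\xi(X)=\eta+sX$ and $f(X)=\langle\eta,X\rangle+s$. The map $\xi$ need not be constant, but $\eta$ can be read off from the linear part of $f$.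

The hypothesis that makes the second term of \eqref{eq:Xp} negligible is the following: for each $Z_0\in\mathfrak{z}$,
\begin{equation}\label{eq:H}
\sup\{|\langle X,X'-X\rangle|:(n,X,Z)\in N\times\Sigma,\ Z=\varepsilon Z_0\}=o(\varepsilon)\qquad(\varepsilon\to0^+).
\end{equation}

\begin{lemma}\label{lem:f}
Assume \eqref{eq:H}. Let $Z_0\in\mathfrak{z}$, $J_0=J(Z_0)$, $X\in\Sigma_0$ and $r\ge0$. Then
\begin{equation}\label{eq:f}
f(e^{rJ_0}X)-f(X)=-\int_0^r\langle Z_0,S\,e^{\sigma J_0}X\rangle\,d\sigma .
\end{equation}
\end{lemma}

\begin{proof}
Over a time of order $1/\varepsilon$ the base point travels far, and we have no control over the dependence of $p$ on it. Averaging removes this difficulty. By left invariance, $g^t(n,Y,Z)=(n\,e(t),Y(t),Z)$ with $Y(t)=e^{tJ(Z)}Y$, where $e(t)$ is the geodesic from the identity with initial velocity $Y+Z$. For fixed $Y,Z,t$ the base point moves by a right translation, which preserves $\mu$. Put $H(Y,Z)=\int\langle Y,p(n,Y,Z)\rangle\,d\mu(n)$, a continuous function on $\Sigma$ with $H(Y,0)=f(Y)$. Integrate \eqref{eq:Xp} over $[0,t]$ along the orbit of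 $(n,Y,Z)$, then over $n$, exchange the integrals and replace $n\,e(s)$ by $n$:
\[
H(Y(t),Z)-H(Y,Z)=\int_0^t\!\!\int\langle J(Z)Y(s),p(n,Y(s),Z)\rangle\,d\mu\,ds+\int_0^t\!\!\int E(n,Y(s),Z)\,d\mu\,ds,
\]
where $E$ is the function $\langle X,X'-X\rangle$ on $\Gamma\backslash N\times\Sigma$. Take $Z=\varepsilon Z_0$, $Y=\lambda_\varepsilon X$ with $\lambda_\varepsilon=(1-\varepsilon^2|Z_0|^2)^{1/2}$, and $t=r/\varepsilon$, and substitute $s=\sigma/\varepsilon$. Then $Y(s)=\lambda_\varepsilon X_\sigma$ with $X_\sigma=e^{\sigma J_0}X$. The first integral becomes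
\[
\int_0^r\!\!\int\langle\lambda_\varepsilon J_0X_\sigma,\,p(n,\lambda_\varepsilon X_\sigma,\varepsilon Z_0)\rangle\,d\mu\,d\sigma ,
\]
which tends to $\int_0^r\langle J_0X_\sigma,\xi(X_\sigma)\rangle\,d\sigma$ as $\varepsilon\to0$ by uniform continuity of $p$. The second integral is at most $(r/\varepsilon)\,o(\varepsilon)$ by \eqref{eq:H}, and the left side tends to $f(X_r)-f(X)$. Now apply \eqref{eq:JS}.
\end{proof}

\begin{example}\label{ex:heis2}
In the Heisenberg group of Example~\ref{ex:heis} let $SX_1=s_1Z_1$, $SX_2=s_2Z_1$, and take $Z_0=Z_1$, $X=X_1$. Then \eqref{eq:f} reads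
\[
f(e^{ir})=f(1)-\int_0^r(s_1\cos\sigma+s_2\sin\sigma)\,d\sigma=\text{const}+s_2\cos r-s_1\sin r .
\]
So $f(X)=\text{const}+\langle\eta,X\rangle$ with $\eta=s_2X_1-s_1X_2$, and indeed $[\eta,X_1]=s_1Z_1$ and $[\eta,X_2]=s_2Z_1$. The vector $\eta$ is the first Fourier mode of $f$.
\end{example}

In general $f$ is one function, independent of $Z_0$, whose derivative along each vector field $X\mapsto J(Z_0)X$ on $\Sigma_0$ is the linear function $-\langle Z_0,SX\rangle$. It need not be determined by \eqref{eq:f} up to a constant, but the orthogonal projection onto linear functions commutes with rotations, so the linear part of $f$ satisfies the same equations. The proof below carries this out by pairing with linear functions, which needs no derivative of $f$.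

\begin{proposition}\label{prop:key}
Assume \eqref{eq:H}. Then there is $\eta\in\mathfrak{v}$ with $SX=[\eta,X]$ for all $X\in\mathfrak{v}$, and $M$ and $M^*$ are isometric by an isometry that induces $\varphi$.
\end{proposition}

\begin{proof}
Let $\nu$ be the rotation invariant probability measure on $\Sigma_0$. The bilinear form $(U,Y)\mapsto\int\langle U,X\rangle\langle Y,X\rangle\,d\nu(X)$ on $\mathfrak{v}$ is rotation invariant and has trace $\int|X|^2d\nu=1$, so it equals $\frac1m\langle U,Y\rangle$. Put
\[
\eta=m\int f(X)\,X\,d\nu(X)\in\mathfrak{v}.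
\]
Fix $Z_0\in\mathfrak{z}$ and $Y\in\mathfrak{v}$, multiply \eqref{eq:f} by $\langle Y,X\rangle$ and integrate over $\Sigma_0$. On the left substitute $X\mapsto e^{-rJ_0}X$ in the first term, which preserves $\nu$:
\[
\int f(X)\,\langle Y,e^{-rJ_0}X-X\rangle\,d\nu=-\int_0^r\!\!\int\langle Z_0,Se^{\sigma J_0}X\rangle\langle Y,X\rangle\,d\nu\,d\sigma .
\]
Both sides are smooth in $r$. The derivative of the left side at $r=0$ is $\int f(X)\langle J_0Y,X\rangle\,d\nu=\frac1m\langle J_0Y,\eta\rangle$, as $J_0$ is skew. The derivative of the right side is $-\int\langle Z_0,SX\rangle\langle Y,X\rangle\,d\nu=-\frac1m\langle Z_0,SY\rangle$. Since $\langle J_0Y,\eta\rangle=\langle Z_0,[Y,\eta]\rangle=-\langle Z_0,[\eta,Y]\rangle$, we obtain $\langle Z_0,[\eta,Y]\rangle=\langle Z_0,SY\rangle$. As $\eta$ does not depend on $Z_0$ and $Y$, this gives $SY=[\eta,Y]$ for all $Y$, and Lemma~\ref{lem:inner} applies.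
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $F$ be the restriction of $F'$ to the unit tangent bundle. The abelian case is Proposition~\ref{prop:tori}. In the nonabelian case pass to the reduced setting. The functions $Z'$ and $X'-X$ are of class $C^1$ on the compact manifold $\Gamma\backslash N\times\Sigma$, hence Lipschitz, and they vanish on $\{Z=0\}$ by \eqref{eq:horizontal}. The point $(n,X,\varepsilon Z_0)$ lies within distance $O(\varepsilon)$ of $(n,X/|X|,0)$, uniformly in $n$ and $X$. So $|Z'|+|X'-X|=O(\varepsilon)$ there, and \eqref{eq:square} gives $\langle X,X'-X\rangle=O(\varepsilon^2)$. Thus \eqref{eq:H} holds, and Proposition~\ref{prop:key} gives the isometry.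
\end{proof}

The argument has room to spare: if $X'$ and $Z'$ are H\"older continuous with exponent $\alpha>\frac12$, then \eqref{eq:square} gives $O(\varepsilon^{2\alpha})=o(\varepsilon)$. Continuity alone gives only $o(1)$.

\section{Continuous conjugacies}\label{sec:C0}

Let $F$ be only continuous. By \eqref{eq:square}, hypothesis \eqref{eq:H} follows from the next statement.

\begin{proposition}\label{prop:C0}
Fix $Z_0\in\mathfrak{z}$. At the points $(n,X,\varepsilon Z_0)$ we have $|Z'|^2=o(\varepsilon)$ and $|X'-X|^2=o(\varepsilon)$ as $\varepsilon\to0^+$, uniformly in $n$ and $X$.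
\end{proposition}

No rate can come from the modulus of continuity of $F$, so it must come from \eqref{eq:E1} and \eqref{eq:E2}. The plan is to pair \eqref{eq:E2} with the constant vector $Z'$, which puts $|Z'|^2$ on the left, and to average over a time interval of length $\delta/\varepsilon$. The interval is long, so derivatives of bounded functions have averages $O(\varepsilon/\delta)$. For small $\delta$ the direction of $X$ hardly turns on it. To treat the quadratic term $[p,\dot p]$ we need $p$ to be almost constant on the interval although the base point moves far; this is the purpose of Lemma~\ref{lem:constant}. Lemma~\ref{lem:freq} bounds the remaining factors in terms of $\varepsilon$ and $|Z'|$.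

\begin{lemma}\label{lem:constant}
For $X\in\Sigma_0$ the vector $p(n,X,0)$ does not depend on $n$. Hence $p(n,X,0)=\xi(X)$.
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:lattice}(b), $\mathfrak{v}/L$ is a torus. Kronecker's theorem says that every orbit of the flow $x\mapsto x+tX$ on $\mathfrak{v}/L$ is dense if $\ell(X)\ne0$ for each nonzero linear functional $\ell$ with $\ell(L)\subset\mathbb{Z}$. The exceptional $X$ lie in countably many hyperplanes, so the good $X$ are dense in $\Sigma_0$. By continuity of $p$ it suffices to treat a good $X$. By \eqref{eq:invariant} it suffices to show that a continuous function $k:N\to\mathbb{R}$ with $k(\gamma n)=k(n)$ and $k(n\exp tX)=k(n)$ is constant. We use one observation twice: a continuous function on $N$ with these two invariances that is also invariant under $\exp\mathfrak{z}$ descends to a function on $\mathfrak{v}/L$ invariant under the flow, and is therefore constant.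

We expand $k$ in a Fourier series along the torus $\mathbb{T}=\mathfrak{z}/\Lambda$. For a linear $\lambda:\mathfrak{z}\to\mathbb{R}$ with $\lambda(\Lambda)\subset\mathbb{Z}$ let
\[
k_\lambda(n)=\int_{\mathbb{T}}k(n\exp z)\,e^{-2\pi i\lambda(z)}\,dz ,
\]
where $dz$ is the normalized Haar measure; the integrand is $\Lambda$-periodic because $\exp\Lambda\subset\Gamma$ is central. The function $k_\lambda$ is continuous, has the two invariances of $k$ since $\exp z$ is central, and satisfies $k_\lambda(n\exp z)=e^{2\pi i\lambda(z)}k_\lambda(n)$. By the observation, $|k_\lambda|$ is constant.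

Suppose $k_\lambda\not\equiv0$. Then $k_\lambda$ vanishes nowhere, and on the simply connected space $N$ we can write $k_\lambda/|k_\lambda|=e^{2\pi i\alpha}$ with $\alpha:N\to\mathbb{R}$ continuous. The function $\alpha(n\exp z)-\alpha(n)-\lambda(z)$ on $N\times\mathfrak{z}$ is continuous, integer valued and $0$ for $z=0$, so it vanishes. For $\gamma\in\Gamma$ the function $\alpha(\gamma n)-\alpha(n)$ is continuous and integer valued, hence a constant $c(\gamma)$, and $c(\gamma\gamma')=\alpha(\gamma\gamma'n)-\alpha(\gamma'n)+\alpha(\gamma'n)-\alpha(n)=c(\gamma)+c(\gamma')$. The homomorphism $c:\Gamma\to\mathbb{Z}$ vanishes on commutators, so $c(\exp[u,w])=0$ for $u,w\in\log\Gamma$ by \eqref{eq:group}. Since $\exp[u,w]$ is central, also $c(\exp[u,w])=\alpha(n\exp[u,w])-\alpha(n)=\lambda([u,w])$. By Lemma~\ref{lem:lattice}(a), $\lambda=0$.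

Thus for each $n$ all Fourier coefficients of the continuous function $z\mapsto k(n\exp z)$ vanish except the constant one. So $k$ is invariant under $\exp\mathfrak{z}$, and the observation shows that $k$ is constant.
\end{proof}

Fix $Z_0$ and let $0<\varepsilon\le1$ with $\varepsilon|Z_0|<1$, so that $X\ne0$ at the points $(n,X,\varepsilon Z_0)$. Let $C_0$ be a bound for $|p|$ and $|q|$, hence for $|\xi|$. The letter $C$ denotes constants that do not depend on $n$, $X$, $\varepsilon$ or the parameter $\delta$ below.

\begin{lemma}\label{lem:freq}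
At every point $(n,X,\varepsilon Z_0)$ we have
\[
\text{\rm(i)}\quad|X'-X|\le C(\varepsilon+|Z'|),\qquad\qquad\text{\rm(ii)}\quad|J(Z')X|\le C(\varepsilon+|Z'|^2).
\]
\end{lemma}

\begin{proof}
The point is that $X'-X$ is a trigonometric sum with low frequencies and is the derivative of a bounded function. Let $Z=\varepsilon Z_0$. A real skew map is diagonalizable on $\mathfrak{v}\otimes\mathbb{C}$ with orthogonal eigenspaces and eigenvalues $i\omega$, $\omega\in\mathbb{R}$. So along the orbit
\[
X(t)=e^{tJ(Z)}X=\sum_\omega a_\omega e^{i\omega t},\qquad X'(t)=e^{tJ(Z')}X'=\sum_\omega a'_\omega e^{i\omega t},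
\]
where $\omega$ runs over the at most $2m$ numbers with $i\omega\in\operatorname{spec}J(Z)\cup\operatorname{spec}J(Z')$. The coefficients $a_\omega$ and $a'_\omega$ are orthogonal projections of $X$ and $X'$ to eigenspaces of $J(Z)$ and $J(Z')$, so they have norm at most $1$, and they vanish if $i\omega$ is not an eigenvalue of the map in question. Put $c_\omega=a'_\omega-a_\omega$. By \eqref{eq:E1}, $\dot p=\sum c_\omega e^{i\omega t}$. The mean of $e^{i(\omega'-\omega)s}$ over $[0,t]$ tends to $0$ for $\omega'\ne\omega$, so integration by parts gives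
\[
c_\omega=\lim_{t\to\infty}\frac1t\int_0^t\dot p\,e^{-i\omega s}\,ds=\lim_{t\to\infty}\Big(\frac{p(t)e^{-i\omega t}-p(0)}{t}+\frac{i\omega}{t}\int_0^tp\,e^{-i\omega s}\,ds\Big).
\]
Hence $|c_\omega|\le C_0|\omega|$. All frequencies satisfy $|\omega|\le K\max(\varepsilon|Z_0|,|Z'|)$, and $X'-X=\sum c_\omega$. This proves (i).

For (ii) write $J(Z')X'=\dot X'(0)=\sum i\omega a'_\omega$. If $i\omega\in\operatorname{spec}J(Z)$, then $|\omega a'_\omega|\le|\omega|\le K|Z_0|\varepsilon$. Otherwise $a_\omega=0$ and $i\omega\in\operatorname{spec}J(Z')$, so $a'_\omega=c_\omega$ and $|\omega a'_\omega|\le C_0\omega^2\le C_0K^2|Z'|^2$. Thus $|J(Z')X'|\le C(\varepsilon+|Z'|^2)$. By (i) and $|Z'|\le1$, also $|J(Z')(X'-X)|\le C|Z'|(\varepsilon+|Z'|)\le C(\varepsilon+|Z'|^2)$.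
\end{proof}

The trivial bound for $|J(Z')X|$ is $K|Z'|$. Part (ii) replaces it by a square, which can be absorbed into the left side of the estimate below.

\begin{proof}[Proof of Proposition~\ref{prop:C0}]
Put $\hat X=X/|X|$ and
\[
\kappa=p(n,X,\varepsilon Z_0)-\xi(\hat X),\qquad\theta(\varepsilon)=\sup_{n,X}\max(|\kappa|,|Z'|).
\]
By Lemma~\ref{lem:constant}, $\kappa=p(n,X,\varepsilon Z_0)-p(n,\hat X,0)$, and $Z'(n,\hat X,0)=0$ by \eqref{eq:horizontal}. Uniform continuity gives $\theta(\varepsilon)\to0$ as $\varepsilon\to0$. We show that $|Z'|^2\le C'\theta(\varepsilon)\,\varepsilon$ for small $\varepsilon$, with $C'$ independent of $n,X,\varepsilon$.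

Consider the orbit of $(n,X,\varepsilon Z_0)$, along which $Z=\varepsilon Z_0$ and $Z'$ are constant, and write $\zeta=|Z'|$ and $\theta=\theta(\varepsilon)$. Multiplying \eqref{eq:xi} by $|X|$ gives $[\xi(\hat X),X]=SX$, so $SX-[p,X]=[X,\kappa]$. Pairing \eqref{eq:E2} with $Z'$ yields
\begin{equation}\label{eq:paired}
\zeta^2=\langle Z,Z'\rangle+\langle J(Z')X,\kappa\rangle+\frac{d}{dt}\langle q,Z'\rangle-\tfrac12\langle J(Z')p,\dot p\rangle .
\end{equation}
Let $\delta>0$ and average \eqref{eq:paired} over $0\le t\le t_0=\delta/\varepsilon$. We bound the four averages.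

The first term is at most $|Z_0|\varepsilon\zeta$. The second is at most $C\theta(\varepsilon+\zeta^2)$ at every time, by Lemma~\ref{lem:freq}(ii). The third has average $\langle q(t_0)-q(0),Z'\rangle/t_0\le2C_0\,\varepsilon\zeta/\delta$.

For the fourth, note that $\hat X(t)=e^{t\varepsilon J(Z_0)}\hat X(0)$ has speed at most $K|Z_0|\varepsilon$, so it stays within $K|Z_0|\delta$ of $\hat X(0)$ on $[0,t_0]$. Let $\beta(\delta)$ be the supremum of $|\xi(Y)-\xi(Y_1)|$ over $Y,Y_1\in\Sigma_0$ with $|Y-Y_1|\le K|Z_0|\delta$; then $\beta(\delta)\to0$ as $\delta\to0$. With $\xi_0=\xi(\hat X(0))$ we have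
\[
p(t)=\xi(\hat X(t))+\kappa(t)=\xi_0+\rho(t),\qquad|\rho(t)|\le\theta+\beta(\delta).
\]
The vector $J(Z')\xi_0$ is constant, so the average of $\langle J(Z')\xi_0,\dot p\rangle$ is $\langle J(Z')\xi_0,p(t_0)-p(0)\rangle/t_0$, of absolute value at most $2KC_0^2\,\varepsilon\zeta/\delta$. By \eqref{eq:E1} and Lemma~\ref{lem:freq}(i), $|\langle J(Z')\rho,\dot p\rangle|\le C\zeta(\theta+\beta(\delta))(\varepsilon+\zeta)$ at every time.

Altogether, with one constant $C$,
\[
\zeta^2\le C\varepsilon\zeta+C\theta(\varepsilon+\zeta^2)+\frac{C}{\delta}\,\varepsilon\zeta+C(\theta+\beta(\delta))(\varepsilon\zeta+\zeta^2).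
\]
Fix $\delta$ with $C\beta(\delta)\le\frac14$, and let $\varepsilon$ be so small that $C\theta\le\frac18$. The coefficient of $\zeta^2$ on the right is $2C\theta+C\beta(\delta)\le\frac12$, and $C(\theta+\beta(\delta))\le1$. Using $\zeta\le\theta$ we obtain
\[
\tfrac12\zeta^2\le\Big(C+\frac{C}{\delta}+1\Big)\varepsilon\zeta+C\theta\varepsilon\le\Big(2C+\frac{C}{\delta}+1\Big)\theta(\varepsilon)\,\varepsilon .
\]
So $|Z'|^2=o(\varepsilon)$ uniformly, and Lemma~\ref{lem:freq}(i) gives $|X'-X|^2\le C(\varepsilon^2+|Z'|^2)=o(\varepsilon)$.
\end{proof}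

\begin{proof}[Proof of Theorem~\ref{thm:B}]
The abelian case is Proposition~\ref{prop:tori}. In the nonabelian case, Proposition~\ref{prop:C0} and \eqref{eq:square} give \eqref{eq:H} in the reduced setting, and Proposition~\ref{prop:key} gives an isometry inducing $\varphi$. For the last assertion, isometric manifolds are $C^\infty$ conjugate by the differential of the isometry, a $C^\infty$ conjugacy is a $C^k$ conjugacy, and a $C^k$ conjugacy is a $C^0$ conjugacy.
\end{proof}

\section{Conjugacy and the marked length spectrum}\label{sec:mls}

Let $N$ be nonabelian and let $\varphi$ be a shear \eqref{eq:shear}. The proof shows that a $C^0$ conjugacy $S(\Gamma\backslash N)\to S(\varphi(\Gamma)\backslash N)$ inducing $\varphi$ exists if and only if $\varphi$ is inner: Propositions~\ref{prop:key} and~\ref{prop:C0} give one direction, and the differential of $L_a$ gives the other.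

It is instructive to compare this with the information carried by closed geodesics. A closed geodesic of length $\ell$ in the free homotopy class of $\gamma\in\Gamma$ is the projection of a unit speed geodesic $c$ of $N$ with $c(t+\ell)=\gamma c(t)$. Two nilmanifolds have the \emph{same marked length spectrum} with respect to $\varphi:\Gamma\to\Gamma^*$ if for each $\gamma$ the lengths occurring for $\gamma$ and for $\varphi(\gamma)$ are the same. A conjugacy inducing $\varphi$ has this consequence, since $g^\ell v=\gamma v$ is equivalent to $g^\ell\tilde Fv=\varphi(\gamma)\tilde Fv$. The converse fails. Call an automorphism $\varphi$ of $N$ \emph{almost inner} if each $\varphi(\gamma)$, $\gamma\in\Gamma$, is conjugate to $\gamma$ in $N$, say $\varphi(\gamma)=a\gamma a^{-1}$ with $a$ depending on $\gamma$. If $c(t+\ell)=\gamma c(t)$, then $ac$ is a geodesic with $ac(t+\ell)=\varphi(\gamma)\,ac(t)$, and translation by $a^{-1}$ reverses the correspondence. So $\Gamma\backslash N$ and $\varphi(\Gamma)\backslash N$ have the same marked length spectrum.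

In Example~\ref{ex:quat} every shear is almost inner: by \eqref{eq:group}, conjugation by $\exp\xi(x/|x|)$ takes $\exp(x+z)$ to $\exp(x+Sx+z)$ for $x\ne0$, and $\varphi$ fixes $\exp\mathfrak{z}$. If $S$ is not of the form $\operatorname{ad}\eta$, then $\varphi$ preserves the marked length spectrum but is induced by no $C^0$ conjugacy. The manifolds themselves can be different as well. Gordon and Wilson \cite{GW} constructed nontrivial isospectral deformations of this type, and by Theorem~\ref{thm:B} two compact 2-step nilmanifolds in such a deformation are not even $C^0$ geodesically conjugate whenever they are not isometric. So the conjugacy in Theorem~\ref{thm:B} cannot be weakened to equality of marked length spectra.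

\begin{thebibliography}{9}

\bibitem{GW}
Gordon and Wilson, J. Differential Geom. 19 (1984), 241--256.

\bibitem{Rag}
Raghunathan, \emph{Discrete Subgroups of Lie Groups}.

\bibitem{Zbl}
Zbl 0897.53033, \texttt{http://www.zentralblatt-math.org/zmath/en/search/?q=an:0897.53033}

\end{thebibliography}
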